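\title{A Banach space and its bidual, complemented in one another but not isomorphic}

\begin{abstract}
We construct, over the real and over the complex scalars, a separable Banach space $X$ such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another but are not isomorphic. In fact all even duals of $X$ are isomorphic to complemented subspaces of one another, while no two of the spaces $X,X^*,X^{**},\dots$ are isomorphic. The invariant that separates them is a pair, consisting of a Banach space and a closed subspace, which is read off from the rate at which sequences converge weak* to elements of the bidual. The space $X$ is built so that $X$ and $X^{**}$ produce the pairs $(Z,A)$ and $(Z\oplus\mathbb K,A\oplus0)$, where $A=\ell_2\subset Z$ is the Kalton--Peck twisted sum, and a Fredholm index shows that these pairs are not isomorphic.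
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $\mathbb K$ be $\mathbb R$ or $\mathbb C$; all spaces are over $\mathbb K$. Two Banach spaces are \emph{isomorphic}, $Y\cong W$, if there is a bounded linear bijection between them; its inverse is then bounded as well. A closed subspace $V$ of $W$ is \emph{complemented} if there is a bounded linear projection of $W$ onto $V$. A space $Y$ is isomorphic to a complemented subspace of $W$ exactly when $W\cong Y\oplus U$ for some Banach space $U$ (take for $U$ the kernel of the projection), and we then say briefly that $Y$ is a \emph{summand} of $W$. A summand of a summand of $W$ is a summand of $W$. We write $X^{(n)}$ for the $n$-th dual of $X$, so that $X^{(0)}=X$ and $X^{(2)}=X^{**}$. This paper answers the following question, posed in \cite{MO}.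

\begin{quote}
\emph{Suppose that $X$ is isomorphic to a complemented subspace of $X^{**}$ and that $X^{**}$ is isomorphic to a complemented subspace of $X$. Must $X$ be isomorphic to $X^{**}$?}
\end{quote}

To be a summand of $W$ is a strong way of being no larger than $W$, and one is used to the principle that two objects, each no larger than the other, have the same size: this is so for sets with injections and, by comparing dimensions, for Hilbert spaces. Here the two spaces are moreover tied together by the canonical embedding $X\subset X^{**}$. The first cases that one tries all give the answer yes. For reflexive $X$ there is nothing to prove. If $X\cong X\oplus X$, then also $X^{**}\cong X^{**}\oplus X^{**}$, and from $X\cong X^{**}\oplus U$ and $X^{**}\cong X\oplus V$ we get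
\[
X\cong X^{**}\oplus X^{**}\oplus U\cong X^{**}\oplus X,\qquad X^{**}\cong X\oplus X\oplus V\cong X\oplus X^{**},
\]
so that $X\cong X^{**}$. Finally, the James-type spaces of Section~\ref{sec:James} are nonreflexive and yet isomorphic to their biduals. Nevertheless the answer is no.

\begin{theorem}\label{thm:main}
There is a separable Banach space $X$ over $\mathbb K$ such that all even duals $X,X^{**},X^{(4)},\dots$ are isomorphic to complemented subspaces of one another, but no two of the spaces $X,X^*,X^{**},X^{***},\dots$ are isomorphic.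
\end{theorem}

In particular $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another and $X\not\cong X^{**}$. By the computation above, such an $X$ is not isomorphic to its square.

\subsection*{The idea}
To prove that two spaces are not isomorphic we must control every operator between them, and this is easier when the operators are forced to respect some extra structure. We therefore find the phenomenon first among pairs. A \emph{pair} $\mathbb F=(F,A)$ is a reflexive Banach space $F$ with a closed subspace $A$. An \emph{isomorphism of pairs} $(F,A)\to(F',A')$ is an isomorphism $F\to F'$ that maps $A$ onto $A'$, and the direct sum of the two pairs is $(F\oplus F',A\oplus A')$.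

A finite-dimensional pair is determined by the two numbers $\dim A$ and $\dim F/A$. Adding the pair $(\mathbb K,\mathbb K)$ raises the first number by one, and adding $(\mathbb K,0)$ raises the second by one. In Section~\ref{sec:KP} we study a pair $(Z,A)$ with $A\cong\ell_2\cong Z/A$. Both numbers are infinite, but the pair still remembers their difference, in the form of a Fredholm index: it absorbs $(\mathbb K,0)\oplus(\mathbb K,\mathbb K)$ and does not absorb $(\mathbb K,0)$. So $(Z,A)$ and $(Z,A)\oplus(\mathbb K,0)$ are summands of one another and are not isomorphic.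

It remains to carry this over to Banach spaces, in such a way that adding $(\mathbb K,0)$ becomes passing to the bidual. This takes three constructions.
\begin{itemize}
\item \emph{Encoding} (Section~\ref{sec:James}). To each pair $\mathbb F=(F,A)$ we attach a space $E(\mathbb F)$ of $F$-valued sequences, additive in $\mathbb F$, with $E^{**}/E\cong F$ and $E^{**}\cong E$.
\item \emph{Decoding} (Section~\ref{sec:Q}). For every Banach space $X$ and $t>1$ we define a subspace $Q_t(X)$ of $X^{**}/X$ that every isomorphism respects. For two suitable values of $t$ these subspaces of $E^{**}/E$ are $F$ and $A$.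
\item \emph{A hidden source} (Section~\ref{sec:N}). For a given separable $W$ we build a space $N$ that is invisible to the decoding, $Q_t(N)=0$, but satisfies $N^{**}\cong N\oplus W^{**}$.
\end{itemize}
With $W=E(\mathbb K,0)$ and $X=N\oplus E(Z,A)$, each passage to the bidual releases one more copy of $E(\mathbb K,0)$, so that $X^{(2n)}$ decodes to $(Z,A)\oplus(\mathbb K,0)^n$. Section~\ref{sec:transfer} puts this together.

\section{Conventions and standard facts}\label{sec:prelim}

We fix exponents
\[
1<q<s<r<\infty ,
\]
for instance $2,3,4$. The conjugate exponent of $p$ is $p'$. We regard $X$ as a closed subspace of $X^{**}$ and put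
\[
R(X)=X^{**}/X .
\]
The direct sum of $n$ copies of a space or of a pair is denoted by an exponent $n$, and it is $0$ for $n=0$.

For a sequence $x=(x_n)_{n\ge1}$ of scalars or vectors, $P_nx=(x_1,\dots,x_n,0,0,\dots)$. The space of finitely supported scalar sequences is $c_{00}$, its unit vectors are $e_1,e_2,\dots$, and $he_m$ is the sequence with the vector $h$ in place $m$ and $0$ elsewhere. Nonzero finitely supported sequences $u_1,u_2,\dots$ are \emph{successive} if $\max\operatorname{supp}u_k<\min\operatorname{supp}u_{k+1}$ for all $k$, and \emph{separated} if $\max\operatorname{supp}u_k+1<\min\operatorname{supp}u_{k+1}$ for all $k$. Intervals are intervals of positive integers, $I<I'$ means $\max I<\min I'$, and the \emph{hull} of a finite set is the smallest interval containing it.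

A sequence $(e_n)$ in $X$ is a \emph{Schauder basis} if every $x\in X$ has a unique expansion $x=\sum_na_ne_n$. We then identify $x$ with $(a_n)$; the coefficient functionals and the projections $P_n$ are bounded, and $P_nx\to x$. We use the following textbook facts.

\begin{itemize}
\item[(F1)] \emph{Biduals.} If $S:X\to Y$ is bounded, then $S^{**}:X^{**}\to Y^{**}$ is bounded, weak*-to-weak* continuous, and extends $S$. So it induces a bounded operator $R(S):R(X)\to R(Y)$. Since $R$ respects compositions and identities, $R(S)$ is an isomorphism when $S$ is. Also $(X\oplus Y)^{**}=X^{**}\oplus Y^{**}$ and $R(X\oplus Y)=R(X)\oplus R(Y)$.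
\item[(F2)] \emph{Reflexivity.} If a closed subspace $A$ of a Banach space $Z$ and the quotient $Z/A$ are both reflexive, then $Z$ is reflexive.
\item[(F3)] \emph{Index.} A bounded operator $S:X\to Y$ is \emph{Fredholm} if $\ker S$ and $Y/SX$ are finite-dimensional; its index is $\operatorname{ind}S=\dim\ker S-\dim Y/SX$. A composition of Fredholm operators is Fredholm and the indices add. If $S$ is Fredholm and $K$ is compact, then $S+K$ is Fredholm of the same index.
\item[(F4)] \emph{Random signs.} For $v_1,\dots,v_n$ in a Hilbert space, the average of $\|\sum_k\varepsilon_kv_k\|^2$ over all choices of signs $\varepsilon_k=\pm1$ is $\sum_k\|v_k\|^2$.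
\item[(F5)] \emph{H\"older's inequality and its converse.} For $h_1,\dots,h_k$ in a Banach space $H$ and $1<p<\infty$, the number $(\sum_j\|h_j\|^p)^{1/p}$ is the maximum of $|\sum_jh_j^*(h_j)|$ over all $h_1^*,\dots,h^*_k\in H^*$ with $\sum_j\|h_j^*\|^{p'}\le1$.
\end{itemize}

The next lemma, the gliding hump argument, is used in Sections~\ref{sec:KP} and~\ref{sec:Q}.

\begin{lemma}\label{lem:hump}
Let $X$ have a Schauder basis, let $(d_j)$ be weakly null in $X$ and let $\eta_l>0$. Then there are $j_1<j_2<\cdots$, integers $0=m_0<m_1<\cdots$ and vectors $u_l$ supported in $[m_{l-1}+2,m_l]$ with $\|u_l-d_{j_l}\|\le\eta_l$ for all $l$.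
\end{lemma}

\begin{proof}
For fixed $m$ the first $m$ coefficients of $d_j$ tend to $0$ as $j\to\infty$, so $\|P_md_j\|\to0$. Given $j_{l-1}$ and $m_{l-1}$ (with $j_0=0$), choose $j_l>j_{l-1}$ with $\|P_{m_{l-1}+1}d_{j_l}\|\le\eta_l/2$, and then $m_l>m_{l-1}+1$ with $\|d_{j_l}-P_{m_l}d_{j_l}\|\le\eta_l/2$. Put $u_l=(P_{m_l}-P_{m_{l-1}+1})d_{j_l}$.
\end{proof}

\section{The Kalton--Peck pair}\label{sec:KP}

Let $(F,A)$ be a pair. An operator $T$ on $F$ with $TA\subset A$ induces an operator $\alpha$ on $A$ and an operator $\gamma$ on $F/A$. In the split pair $(\ell_2\oplus\ell_2,\ell_2\oplus0)$ these two operators are unrelated, because $T=\alpha\oplus\gamma$ realizes any choice of them. One can then shift the quotient and leave the subspace alone, and the map $((w,x),c)\mapsto(w,(c,x_1,x_2,\dots))$ shows that the split pair absorbs $(\mathbb K,0)$. We want a pair with the same subspace and the same quotient, glued in such a way that $\alpha$ and $\gamma$ must agree up to a compact operator. A simultaneous shift will still be allowed, and a one-sided shift will not.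

\subsection*{The space $Z$}
In this section $\|\cdot\|$ on scalar sequences is the $\ell_2$ norm, $\langle w,y\rangle=\sum_jw_jy_j$, operations on sequences are coordinatewise, and $0\log0=0$. For $x\in c_{00}$ put
\[
\Omega x=x\log\frac{|x|}{\|x\|}\quad(x\ne0),\qquad\Omega0=0 .
\]
Then $\Omega(\lambda x)=\lambda\Omega x$ for scalars $\lambda$, but $\Omega$ is not additive, and its failure to be additive can be computed exactly on disjoint vectors. Let $u_1,\dots,u_n\in c_{00}$ be disjointly supported with common norm $\rho$, let $\varepsilon_k=\pm1$ and $x=\sum_k\varepsilon_ku_k$. Then $\|x\|=\rho\sqrt n$ and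
\begin{equation}\label{eq:disjoint}
\Omega x=\sum_{k=1}^n\varepsilon_k\Omega u_k-(\log\sqrt n)\,x .
\end{equation}
This is trivial if $\rho=0$. If $\rho>0$, then on the support of $u_k$ we have $x=\varepsilon_ku_k$ and $\log(|x|/\|x\|)=\log(|u_k|/\rho)-\log\sqrt n$.

We would like to measure $(w,x)\in c_{00}\times c_{00}$ by $\|w-\Omega x\|+\|x\|$, so that $(\Omega x,x)$ is the economical way to lift $x$. As $\Omega$ is not linear, the triangle inequality for this expression is not at hand. We use instead a supremum of moduli of linear functionals of $(w,x)$, and show that it is equivalent: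
\[
\|(w,x)\|_Z=\|x\|+\sup_{y\in c_{00},\ \|y\|\le1}\big|\langle w,y\rangle-\langle x,y\log|y|\rangle\big| .
\]

\begin{lemma}\label{lem:star}
For all $w,x\in c_{00}$,
\begin{equation}\label{eq:star}
\max\big(\|x\|,\|w-\Omega x\|\big)\le\|(w,x)\|_Z\le\|w-\Omega x\|+2\|x\| .
\end{equation}
Consequently $\|\cdot\|_Z$ is a norm on $c_{00}\times c_{00}$, and $\|(\Omega x,x)\|_Z\le2\|x\|$.
\end{lemma}

\begin{proof}
Put $\Delta(x,y)=\langle\Omega x,y\rangle-\langle x,y\log|y|\rangle$. Let $\|u\|=1$ and $\|y\|\le1$. Then $\Delta(u,y)$ is the sum of $u_jy_j\log(|u_j|/|y_j|)$ over the $j$ with $u_jy_j\ne0$. If $0<a\le b$ and $t=a/b$, then $ab\,|\log(a/b)|=b^2\,t|\log t|\le b^2/e$. Applying this to the smaller and the larger of $|u_j|,|y_j|$, we get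
\[
|\Delta(u,y)|\le\frac1e\sum_j\max(|u_j|^2,|y_j|^2)\le\frac2e<1 .
\]
Since $\Delta(\lambda u,y)=\lambda\Delta(u,y)$, it follows that $|\Delta(x,y)|\le\|x\|$ for all $x\in c_{00}$ and $\|y\|\le1$. Now
\[
\langle w,y\rangle-\langle x,y\log|y|\rangle=\langle w-\Omega x,y\rangle+\Delta(x,y),
\]
and $\sup_{\|y\|\le1}|\langle w-\Omega x,y\rangle|=\|w-\Omega x\|$. So the supremum in the definition of $\|(w,x)\|_Z$ lies between $\|w-\Omega x\|-\|x\|$ and $\|w-\Omega x\|+\|x\|$, which gives \eqref{eq:star}. Thus $\|\cdot\|_Z$ is a finite seminorm, and if it vanishes at $(w,x)$, then $x=0$ and $w=\Omega0=0$.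
\end{proof}

Let $Z$ be the completion of $c_{00}\times c_{00}$ in this norm. It is separable, since $c_{00}\times c_{00}$ is a countable union of finite-dimensional subspaces. As $\|(w,0)\|_Z=\|w\|$, the map $w\mapsto(w,0)$ extends to an isometric embedding $\iota:\ell_2\to Z$, and $A=\iota(\ell_2)$ is a closed subspace. As $\|x\|\le\|(w,x)\|_Z$, the map $(w,x)\mapsto x$ extends to a bounded operator $\pi:Z\to\ell_2$.

\begin{lemma}\label{lem:exact}
Every $x\in\ell_2$ is of the form $\pi z$ with $\|z\|_Z\le3\|x\|$, and $\ker\pi=A$. Hence $A\cong\ell_2\cong Z/A$, the space $Z$ is reflexive, and $(Z,A)$ is a pair.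
\end{lemma}

\begin{proof}
Given $x\in\ell_2$, choose $n_1<n_2<\cdots$ with $\|x-P_{n_k}x\|\le2^{-k-1}\|x\|$, and put $x^1=P_{n_1}x$ and $x^{k+1}=(P_{n_{k+1}}-P_{n_k})x$. Then $x=\sum_kx^k$ and $\sum_k\|x^k\|\le\|x\|+\sum_{k\ge1}2^{-k-1}\|x\|=\frac32\|x\|$. By Lemma~\ref{lem:star} the series $z=\sum_k(\Omega x^k,x^k)$ converges absolutely, $\|z\|_Z\le3\|x\|$, and $\pi z=x$.

We have $\pi\iota=0$ on $c_{00}$, hence on $\ell_2$, so $A\subset\ker\pi$. Conversely let $\pi z=0$ and let $(w^n,x^n)\to z$ with $w^n,x^n\in c_{00}$. Then $x^n\to\pi z=0$, so $\|(\Omega x^n,x^n)\|_Z\to0$ and $z=\lim_n(w^n-\Omega x^n,0)\in A$. Thus $\pi$ induces an isomorphism $Z/A\to\ell_2$, and $Z$ is reflexive by (F2).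
\end{proof}

\subsection*{What the pair absorbs}
Let $\tau(x_1,x_2,\dots)=(0,x_1,x_2,\dots)$ be the right shift.

\begin{lemma}\label{lem:absorb}
$(Z,A)\cong(Z,A)\oplus(\mathbb K,0)\oplus(\mathbb K,\mathbb K)$.
\end{lemma}

\begin{proof}
The functionals $(w,x)\mapsto x_1$ and $(w,x)\mapsto w_1$ are bounded: $|x_1|\le\|x\|$, and the test vector $y=e_1$, for which $y\log|y|=0$, gives $|w_1|\le\|(w,x)\|_Z$. So $\Pi(w,x)=(w_1e_1,x_1e_1)$ extends to a bounded projection on $Z$, and $\Pi\iota(w)=\iota(w_1e_1)$ shows that $\Pi A\subset A$. Therefore $\Pi A=A\cap\Pi Z$ and $(I-\Pi)A=A\cap(I-\Pi)Z$ are closed, $A$ is their sum, and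
\[
(Z,A)\cong(\Pi Z,\Pi A)\oplus\big((I-\Pi)Z,(I-\Pi)A\big).
\]
The space $\Pi Z$ is spanned by $(e_1,0)$ and $(0,e_1)$, and $\Pi A$ is spanned by $(e_1,0)$. So the first summand is $(\mathbb K,0)\oplus(\mathbb K,\mathbb K)$.

The map $(w,x)\mapsto(\tau w,\tau x)$ sends $c_{00}\times c_{00}$ onto $\{(w,x):w_1=x_1=0\}=(I-\Pi)(c_{00}\times c_{00})$, which is dense in $(I-\Pi)Z$. It is isometric. Indeed, with $y'=(y_2,y_3,\dots)$ we have
\[
\langle\tau w,y\rangle-\langle\tau x,y\log|y|\rangle=\langle w,y'\rangle-\langle x,y'\log|y'|\rangle ,
\]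
because $y\log|y|$ is computed coordinatewise, and $y'$ runs through the unit ball of $c_{00}$ when $y$ does. So the map extends to an isometry of $Z$ onto $(I-\Pi)Z$, and it carries $A$ onto $\{\iota(w):w\in\ell_2,\ w_1=0\}=(I-\Pi)A$. Thus the second summand is isomorphic to $(Z,A)$.
\end{proof}

\subsection*{What the pair does not absorb}
Let $T:Z\to Z$ be bounded with $TA\subset A$. We transport the two induced operators to $\ell_2$: there are unique bounded operators $\alpha,\gamma$ on $\ell_2$ with
\[
T\iota=\iota\alpha,\qquad\pi T=\gamma\pi .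
\]
The following example shows, for the simplest candidates, why $\alpha$ and $\gamma$ cannot differ much.

\begin{example}\label{ex:log}
Put $L=\log\sqrt n$. If $x$ is a sum of $n$ distinct unit vectors $e_k$, then $\Omega e_k=0$, so $\Omega x=-Lx$ by \eqref{eq:disjoint}, and $\|(\Omega x,x)\|_Z\le2\sqrt n$.

(a) Let $T(w,x)=(\lambda w,\mu x)$, so that $\alpha=\lambda I$ and $\gamma=\mu I$. For $x=e_1+\dots+e_n$, \eqref{eq:star} gives $\|T(\Omega x,x)\|_Z\ge\|\lambda\Omega x-\Omega(\mu x)\|=|\lambda-\mu|\,L\sqrt n$. So $T$ is unbounded unless $\lambda=\mu$.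

(b) Let $T(w,x)=(w,\tau x)$, the one-sided shift that let the split pair absorb $(\mathbb K,0)$. For $x=e_1+e_3+\dots+e_{2n-1}$ we get $\|T(\Omega x,x)\|_Z\ge\|\Omega x-\Omega\tau x\|=L\|x-\tau x\|=L\sqrt{2n}$. So $T$ is unbounded.
\end{example}

In both cases the term $-Lx$ of \eqref{eq:disjoint} is transported by $\alpha$ on one side and by $\gamma$ on the other, and the discrepancy $L(\alpha-\gamma)x$ is too large by the factor $L$. The same computation works for a general $T$, with two additions. First, we must arrange that both the test vectors $u_k$ and their images $\gamma u_k$ are essentially disjoint, which the gliding hump does. Second, $T$ maps the economical lift of $u_k$ to the economical lift of $\gamma u_k$ only up to a bounded error $a_k\in\ell_2$. A sum of $n$ such errors could have norm of order $n$ and swamp $L\sqrt n$; averaging over signs makes the errors behave as if they were orthogonal.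

\begin{proposition}\label{prop:compact}
Let $T:Z\to Z$ be bounded with $TA\subset A$, and let $\alpha,\gamma$ be as above. Then $\alpha-\gamma$ is compact.
\end{proposition}

\begin{proof}
Suppose that $S=\alpha-\gamma$ is not compact.

\emph{Step 1: disjoint test vectors.} There is a bounded sequence $(v_k)$ in $\ell_2$ such that $(Sv_k)$ has no convergent subsequence. Passing to a subsequence, $v_k\to v$ weakly and $\|S(v_k-v)\|$ is bounded below. Then $\|v_k-v\|$ is bounded above and below, so the normalized vectors $\tilde v_k=(v_k-v)/\|v_k-v\|$ are weakly null and $\|S\tilde v_k\|\ge2\delta$ for some $\delta>0$. By Lemma~\ref{lem:hump}, along a subsequence there are disjointly supported $u_k\in c_{00}$ with $\|u_k-\tilde v_k\|\to0$. This persists if we normalize the $u_k$, since $\|u_k\|\to1$. Discarding finitely many terms, we have disjointly supported unit vectors $u_k\in c_{00}$ with $\|Su_k\|\ge\delta$.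

\emph{Step 2: disjoint images.} The $u_k$ are orthonormal, hence weakly null, so $(\gamma u_k)$ is weakly null. Pass to a subsequence with $\|\gamma u_k\|\to\rho\ge0$. If $\rho=0$, put $g_k=0$. If $\rho>0$, Lemma~\ref{lem:hump} gives, along a subsequence, disjointly supported $g_k'\in c_{00}$ with $\|g'_k-\gamma u_k\|\to0$; then $\|g_k'\|\to\rho$, and we put $g_k=\rho g_k'/\|g_k'\|$ for large $k$. In both cases the $g_k$ are disjointly supported, $\|g_k\|=\rho$ and $\|\gamma u_k-g_k\|\to0$. After a last passage to a subsequence, $\|\gamma u_k-g_k\|\le2^{-k}\min(1,\delta)$. Then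
\[
\|g_k-\alpha u_k\|\ge\|Su_k\|-\|\gamma u_k-g_k\|\ge\delta/2\qquad\text{for all }k .
\]

\emph{Step 3: the errors.} Let $z_k=(\Omega u_k,u_k)$, so that $\|z_k\|_Z\le2$. By Lemma~\ref{lem:exact} there is $h_k\in Z$ with $\pi h_k=\gamma u_k-g_k$ and $\|h_k\|_Z\le3\cdot2^{-k}$. Since $\pi Tz_k=\gamma u_k$, the vector $Tz_k-h_k-(\Omega g_k,g_k)$ lies in $\ker\pi=A$. Thus
\begin{equation}\label{eq:Tz}
Tz_k=h_k+\iota(a_k)+(\Omega g_k,g_k),\qquad a_k\in\ell_2,\quad\|a_k\|\le M:=2\|T\|+3+2\rho .
\end{equation}

\emph{Step 4: the logarithm.} Fix $n$, put $L=\log\sqrt n$, choose signs $\varepsilon_k$, and let all sums run over $k=1,\dots,n$. Put $x=\sum\varepsilon_ku_k$ and $g=\sum\varepsilon_kg_k$, so that $\|x\|=\sqrt n$ and $\|g\|=\rho\sqrt n$. By \eqref{eq:disjoint},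
\[
(\Omega x,x)=\sum\varepsilon_kz_k-L\,\iota(x),\qquad\sum\varepsilon_k(\Omega g_k,g_k)=(\Omega g,g)+L\,\iota(g).
\]
Apply $T$ to the first identity and insert \eqref{eq:Tz}, the second identity and $T\iota(x)=\iota(\alpha x)$:
\[
T(\Omega x,x)=\sum\varepsilon_kh_k+\iota\Big(\sum\varepsilon_ka_k\Big)+(\Omega g,g)+L\,\iota(g)-L\,\iota(\alpha x).
\]
Collecting the terms in $A$,
\[
\iota\Big(\sum\varepsilon_k\big[a_k+L(g_k-\alpha u_k)\big]\Big)=T(\Omega x,x)-\sum\varepsilon_kh_k-(\Omega g,g).
\]
The right side has norm at most $2\|T\|\sqrt n+3+2\rho\sqrt n\le M\sqrt n$. The vectors in square brackets do not depend on the signs and $\iota$ is isometric, so (F4) gives $(\sum\|a_k+L(g_k-\alpha u_k)\|^2)^{1/2}\le M\sqrt n$. Since also $(\sum\|a_k\|^2)^{1/2}\le M\sqrt n$,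
\[
L\cdot\frac\delta2\sqrt n\le L\Big(\sum\|g_k-\alpha u_k\|^2\Big)^{1/2}\le2M\sqrt n .
\]
So $\delta\log\sqrt n\le4M$ for all $n$, which is absurd.
\end{proof}

For example, $A$ is not complemented in $Z$: a projection onto $A$ would have $\alpha=I$ and $\gamma=0$, and $I$ is not compact on $\ell_2$.

\begin{proposition}\label{prop:noniso}
If $m\ne n$, the pairs $(Z,A)\oplus(\mathbb K,0)^m$ and $(Z,A)\oplus(\mathbb K,0)^n$ are not isomorphic.
\end{proposition}

\begin{proof}
Let $\Phi:Z\oplus\mathbb K^m\to Z\oplus\mathbb K^n$ be an isomorphism with $\Phi(A\oplus0)=A\oplus0$; we show that $m=n$. Let $T:Z\to Z$ be the restriction of $\Phi$ to $Z\oplus0$ followed by the projection onto $Z$. On $A$ the operator $T$ agrees with $\Phi$, so it maps $A$ isomorphically onto $A$. Hence $\alpha$ is defined and invertible, and $\operatorname{ind}\alpha=0$.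

Passing to the quotients by $A\oplus0$ and identifying $Z/A$ with $\ell_2$ through $\pi$, we get from $\Phi$ an isomorphism $\overline\Phi:\ell_2\oplus\mathbb K^m\to\ell_2\oplus\mathbb K^n$. For $z\in Z$, the first component of $\overline\Phi(\pi z,0)$ is $\pi Tz=\gamma\pi z$. So $\gamma$ is the composition
\[
\ell_2\longrightarrow\ell_2\oplus\mathbb K^m\longrightarrow\ell_2\oplus\mathbb K^n\longrightarrow\ell_2
\]
of the inclusion (index $-m$), the isomorphism $\overline\Phi$ (index $0$) and the projection (index $n$). By (F3), $\gamma$ is Fredholm of index $n-m$. By Proposition~\ref{prop:compact} and (F3), $n-m=\operatorname{ind}\gamma=\operatorname{ind}\alpha=0$.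
\end{proof}

\section{James-type spaces over a pair}\label{sec:James}

We now encode a pair $(F,A)$ in a single Banach space $E$. The place to store $F$ is the quotient $R(E)=E^{**}/E$, because every isomorphism acts on it. The model is the space of scalar null sequences of finite $p$-variation: we shall see that its bidual consists of all sequences of finite $p$-variation, and the only new information in such a sequence is its limit. With $F$-valued sequences the limit ranges over $F$.

\subsection*{The $p$-variation}
A \emph{chain} is a finite sequence of integers $0\le n_0<n_1<\dots<n_k$. Let $x=(x_n)_{n\ge1}$ be a sequence in a Banach space $H$, put $x_0=0$, and let $1\le p<\infty$. The \emph{increments} of $x$ along the chain are the vectors $x_{n_j}-x_{n_{j-1}}$, and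
\[
\operatorname{var}_p(x)=\sup\Big(\sum_{j=1}^k\|x_{n_j}-x_{n_{j-1}}\|^p\Big)^{1/p},
\]
the supremum over all chains. This is a supremum of seminorms, each depending continuously on finitely many coordinates. So $\operatorname{var}_p$ is subadditive, homogeneous, and lower semicontinuous under coordinatewise convergence. It is nonincreasing in $p$, as the $\ell_p$ norm is.

\begin{lemma}\label{lem:var}
Let $x$ and $u_1,\dots,u_K$ be sequences in $H$ and let $u=\sum_{k\le K}u_k$.
\begin{itemize}
\item[(a)] $\|x_n\|\le\operatorname{var}_p(x)$ for all $n$, and if $\operatorname{var}_p(x)<\infty$, then $\lim_nx_n$ exists.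
\item[(b)] $\operatorname{var}_p(P_nx)\le2\operatorname{var}_p(x)$, and $\operatorname{var}_p(he_m)\le2\|h\|$ for $h\in H$.
\item[(c)] If $\operatorname{var}_p(x)<\infty$ and $x_n\to0$, then $\operatorname{var}_p(x-P_nx)\to0$.
\item[(d)] If $u_k$ vanishes outside a finite interval $I_k$, where $I_1<\dots<I_K$, and $\operatorname{var}_p(u_k)\le M$ for all $k$, then $\operatorname{var}_p(u)\le6MK^{1/p}$.
\item[(e)] If $u_1,\dots,u_K$ are separated, then $\operatorname{var}_p(u)^p\ge\sum_k\operatorname{var}_p(u_k)^p$.
\item[(f)] The sequences $(x_2,x_3,\dots)$ and $(0,x_1,x_2,\dots)$ have $p$-variation at most $\operatorname{var}_p(x)$.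
\end{itemize}
\end{lemma}

\begin{proof}
(a) The chain $0<n$ gives the inequality. If $(x_n)$ is not Cauchy, there are $\delta>0$ and $n_1<n_2<\cdots$ with $\|x_{n_{2j}}-x_{n_{2j-1}}\|\ge\delta$, and the chain $n_1<\dots<n_{2k}$ gives $\operatorname{var}_p(x)\ge\delta k^{1/p}$ for every $k$.

(b) Along a chain, the increments of $P_nx$ with both ends $\le n$ are the increments of $x$ along a chain, those with both ends $>n$ vanish, and at most one increment goes from an index $i\le n$ to an index $>n$. That one is $-x_i$, of norm at most $\operatorname{var}_p(x)$ by (a). So $\operatorname{var}_p(P_nx)^p\le2\operatorname{var}_p(x)^p$. The sequence $he_m$ has at most two nonzero increments along any chain, each equal to $\pm h$.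

(c) Let $\beta_n$ be the supremum of $\sum_j\|x_{n_j}-x_{n_{j-1}}\|^p$ over the chains contained in $[n+1,\infty)$. Along a chain, the increments of $x-P_nx$ with both ends $\le n$ vanish, and an increment from an index $\le n$ to an index $m>n$ equals $x_m$. So $\operatorname{var}_p(x-P_nx)^p\le\sup_{m>n}\|x_m\|^p+\beta_n$, and the first term tends to $0$. The numbers $\beta_n$ are nonincreasing. If $\beta_n>\eta>0$ for all $n$, we can choose chains one beyond the other, each with sum greater than $\eta$; the union of $k$ of them is a chain with sum greater than $k\eta$, which contradicts $\operatorname{var}_p(x)<\infty$.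

(d) Fix a chain. On $I_k$ we have $u=u_k$, so the increments with both ends in $I_k$ contribute at most $M^p$ to the sum. Any other nonzero increment has an end in some $I_k$ and its other end outside that $I_k$. Each $I_k$ contains the left end of at most one such increment (the last point of the chain in $I_k$) and the right end of at most one (the first point). So there are at most $2K$ of them, and each has norm at most $2M$ by (a). Hence $\operatorname{var}_p(u)^p\le KM^p+2K(2M)^p\le3K(2M)^p$, and $3^{1/p}\cdot2\le6$.

(e) Put $g_0=0$ and $g_k=\max\operatorname{supp}u_k+1$. Separation means that $\operatorname{supp}u_k\subset(g_{k-1},g_k)$, so $u=u_k$ on $[g_{k-1},g_k]$ and $u_k$ vanishes at both endpoints and outside. Take a chain for $u_k$, replace the indices below $g_{k-1}$ by $g_{k-1}$ and those above $g_k$ by $g_k$, and identify equal indices. The values of $u_k$ do not change, so only zero increments are lost, and the new chain $c_k$ lies in $[g_{k-1},g_k]$. Consecutive points of $c_k$ stay consecutive in $c_1\cup\dots\cup c_K$, so along this chain the sum for $u$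 is at least the total of the $K$ sums. Take the supremum over the $K$ chains.

(f) For $y=(x_2,x_3,\dots)$ and a chain for $y$, replace each index $i\ge1$ by $i+1$ and keep $0$; this is a chain along which $x$ has the same increments. For $y=(0,x_1,x_2,\dots)$, replace each index $i\ge1$ by $i-1$, keep $0$, and omit the zero increment from $0$ to $1$ if it occurs.
\end{proof}

\subsection*{The space $E(\mathbb F)$}
Let $\mathbb F=(F,A)$ be a pair, $B=F/A$, and $\pi:F\to B$ the quotient map, which we also apply to sequences coordinatewise. To make $A$ recognizable, we want the directions in $A$ to be governed by the exponent $r$ and the directions transverse to $A$ by the exponent $s$. If $F=A\oplus B$ and $x=(a,b)$, the natural norm is $\operatorname{var}_r(a)+\operatorname{var}_s(b)$. In general $x$ has no $A$-component. But since $r>s$ we have $\operatorname{var}_r(b)\le\operatorname{var}_s(b)$, so in the split case that norm is equivalent to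
\begin{equation}\label{eq:Enorm}
\|x\|=\operatorname{var}_r(x)+\operatorname{var}_s(\pi x),
\end{equation}
and this makes sense for every pair. (For $r\le s$ the second term would be dominated by the first and the norm would not depend on $A$ up to equivalence.)

Let $\hat E=\hat E(\mathbb F)$ be the space of sequences in $F$ with $\|x\|<\infty$. It is complete: a Cauchy sequence $(x^i)$ converges coordinatewise to some $x$ by Lemma~\ref{lem:var}(a), and if $\|x^i-x^j\|\le\varepsilon$ for $i,j\ge i_0$, then lower semicontinuity gives $\|x^i-x\|\le\varepsilon$ for $i\ge i_0$. Again by (a), the operator $\lim:\hat E\to F$ is defined and has norm at most $1$. For $f\in F$ the constant sequence $c_f=(f,f,\dots)$ has norm $\|f\|+\|\pi f\|\le2\|f\|$ and limit $f$. Put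
\[
E=E(\mathbb F)=\ker\lim .
\]
Then $x\mapsto c_{\lim x}$ is a bounded projection on $\hat E$ with kernel $E$, so
\begin{equation}\label{eq:hatsplit}
\hat E=E\oplus\{c_f:f\in F\}\cong E\oplus F .
\end{equation}

The smallest case is $J_s:=E(\mathbb K,0)$. Here $\pi$ is the identity and $\operatorname{var}_s(x)\le\|x\|\le2\operatorname{var}_s(x)$, so $J_s$ is the space of scalar null sequences of finite $s$-variation. For the pair $(\mathbb K,\mathbb K)$ the second term of \eqref{eq:Enorm} vanishes and we get the same space with exponent $r$.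

\begin{lemma}\label{lem:trunc}
Let $E=E(\mathbb F)$.
\begin{itemize}
\item[(a)] $\|P_nx\|\le2\|x\|$ for $x\in\hat E$, $\|fe_m\|\le4\|f\|$ for $f\in F$, and $P_nx\to x$ for $x\in E$. If $F$ is separable, then $E$ is separable.
\item[(b)] $\|\varphi\circ(I-P_n)\|\to0$ for every $\varphi\in E^*$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Apply Lemma~\ref{lem:var}(b) and (c) to $x$ with $p=r$ and to $\pi x$ with $p=s$. So finitely supported sequences are dense in $E$, and by $\|fe_m\|\le4\|f\|$ so are those with values in a dense subset of $F$.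

(b) Suppose that $\|\varphi\circ(I-P_n)\|>\delta>0$ for infinitely many $n$. For such $n$ there is $x\in E$ with $\|x\|\le1$ and $|\varphi((I-P_n)x)|>\delta$. By (a), $|\varphi(P_m(I-P_n)x)|>\delta$ for large $m$; the vector $P_m(I-P_n)x$ is supported in $(n,m]$ and has norm at most $2\cdot3=6$. Repeating this with larger and larger $n$ and multiplying by scalars of modulus $1$, we get successive $u_k\in E$ with $\|u_k\|\le6$ and $\varphi(u_k)\ge\delta$. Let $u=\sum_{k\le K}u_k$. Lemma~\ref{lem:var}(d), with $I_k$ the hull of $\operatorname{supp}u_k$, applies to $u$ and to $\pi u$ and gives $\|u\|\le36K^{1/r}+36K^{1/s}\le72K^{1/s}$. So $K\delta\le\varphi(u)\le72\|\varphi\|K^{1/s}$ for all $K$, which is impossible since $s>1$.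
\end{proof}

Part (b) fails for $s=1$: on scalar null sequences of finite $1$-variation, $\varphi(x)=\sum_n(-1)^n(x_n-x_{n-1})$ is bounded and $\varphi(e_m)=\pm2$ for every $m$. What (b) provides is that $E^*$ is generated by coordinate functionals, so that an element of $E^{**}$ is determined by a sequence of coordinates. This identifies the bidual.

\begin{proposition}\label{prop:bidual}
Let $E=E(\mathbb F)$. For $x\in\hat E$ the sequence $(P_nx)$ converges weak* in $E^{**}$, and $\theta(x)=w^*\text{-}\lim_nP_nx$ defines an isomorphism $\theta:\hat E\to E^{**}$ whose restriction to $E$ is the canonical embedding. Consequently: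
\begin{itemize}
\item[(a)] $\theta(x)+E\mapsto\lim x$ is an isomorphism $R(E)\to F$;
\item[(b)] $E^{**}\cong E\oplus F\cong E$.
\end{itemize}
\end{proposition}

\begin{proof}
\emph{The map $\theta$.} For $x\in\hat E$, $\varphi\in E^*$ and $n>m$,
\[
|\varphi(P_nx)-\varphi(P_mx)|=|\varphi((I-P_m)P_nx)|\le2\|\varphi\circ(I-P_m)\|\,\|x\| ,
\]
so $\theta(x)(\varphi)=\lim_n\varphi(P_nx)$ exists by Lemma~\ref{lem:trunc}(b), and $\|\theta(x)\|\le2\|x\|$. For $x\in E$ we have $P_nx\to x$ in norm, so $\theta(x)=x$.

\emph{Lower bound.} Call \emph{test functional} any functional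
\[
\Lambda(x)=\sum_{j=1}^kf_j^*(x_{n_j}-x_{n_{j-1}})
\]
along a chain, where either $f_j^*\in F^*$ and $\sum_j\|f_j^*\|^{r'}\le1$, or $f_j^*=b_j^*\circ\pi$ with $b_j^*\in B^*$ and $\sum_j\|b_j^*\|^{s'}\le1$. The number $\Lambda(x)$ makes sense for every sequence $x$ in $F$, and by (F5) the suprema of $|\Lambda(x)|$ over the two kinds of test functionals are $\operatorname{var}_r(x)$ and $\operatorname{var}_s(\pi x)$. In particular $\|\Lambda\|_{E^*}\le1$. For $x\in\hat E$ we have $\Lambda(P_nx)=\Lambda(x)$ once $n\ge n_k$, so $\theta(x)(\Lambda)=\Lambda(x)$. Hence both variations are at most $\|\theta(x)\|$, and $\|x\|\le2\|\theta(x)\|$.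

\emph{Surjectivity.} Let $x^{**}\in E^{**}$, and let $\operatorname{ev}_m:E\to F$ be the evaluation $\operatorname{ev}_m(x)=x_m$, of norm at most $1$. The map $f^*\mapsto x^{**}(f^*\circ\operatorname{ev}_m)$ is a bounded functional on $F^*$. Since $F$ is reflexive (this is the only place where reflexivity is used), it is given by a vector $x_m\in F$:
\[
f^*(x_m)=x^{**}(f^*\circ\operatorname{ev}_m)\qquad(f^*\in F^*).
\]
Put $x=(x_m)$. A test functional is a finite linear combination of functionals $f^*\circ\operatorname{ev}_m$, so $x^{**}(\Lambda)=\Lambda(x)$. Hence both variations of $x$ are at most $\|x^{**}\|$, and $x\in\hat E$. The elements $\theta(x)$ and $x^{**}$ agree on every $f^*\circ\operatorname{ev}_m$. For $\varphi\in E^*$ we have $\varphi\circ P_n=\sum_{m\le n}f_m^*\circ\operatorname{ev}_m$ with $f_m^*(f)=\varphi(fe_m)$, which is bounded by Lemma~\ref{lem:trunc}(a), and $\varphi\circ P_n\to\varphi$ by Lemma~\ref{lem:trunc}(b). So $\theta(x)=x^{**}$.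

\emph{Consequences.} Since $\theta$ maps $E$ onto its canonical copy, $R(E)\cong\hat E/E$, and \eqref{eq:hatsplit} gives (a) and $E^{**}\cong E\oplus F$. Finally, $x\mapsto(x_1,(x_2,x_3,\dots))$ is a linear bijection $E\to F\oplus E$ with inverse $(f,y)\mapsto fe_1+(0,y_1,y_2,\dots)$. Both maps are well defined and bounded by Lemma~\ref{lem:var}(a),(f) and Lemma~\ref{lem:trunc}(a). So $E\cong E\oplus F$.
\end{proof}

\begin{lemma}\label{lem:additive}
Isomorphic pairs have isomorphic spaces $E$, and $E(\mathbb F_1\oplus\mathbb F_2)\cong E(\mathbb F_1)\oplus E(\mathbb F_2)$.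
\end{lemma}

\begin{proof}
Let $S:F\to F'$ be bounded with $SA\subset A'$. It induces $\overline S:F/A\to F'/A'$ with $\pi'S=\overline S\pi$ and $\|\overline S\|\le\|S\|$. So $\operatorname{var}_r(Sx)\le\|S\|\operatorname{var}_r(x)$ and $\operatorname{var}_s(\pi'Sx)\le\|S\|\operatorname{var}_s(\pi x)$, and $S$ acts coordinatewise as a bounded operator $E(F,A)\to E(F',A')$. This action respects sums, compositions and identities. Applying it to an isomorphism of pairs and its inverse gives the first claim; applying it to the coordinate inclusions and projections of $F_1\oplus F_2$ gives the second.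
\end{proof}

\section{Rates of weak* convergence}\label{sec:Q}

An isomorphism between two spaces $E(F,A)$ and $E(F',A')$ induces, through Proposition~\ref{prop:bidual}(a), an isomorphism $F\to F'$. To know that it maps $A$ onto $A'$, we need a description of $A$ that refers only to the Banach space $E$. The following computation suggests one.

Let $f\in F$ and $x_n=P_nc_f$, so that $x_n\to\theta(c_f)$ weak*. For $n_1<n_2<\dots<n_{2k}$ the sequence
\[
y=\sum_{j=1}^k(x_{n_{2j}}-x_{n_{2j-1}})
\]
equals $f$ on the $k$ intervals $(n_{2j-1},n_{2j}]$ and $0$ elsewhere. It changes its value $2k$ times, so any chain has at most $2k$ nonzero increments, each equal to $\pm f$, and the chain $n_1<\dots<n_{2k}<n_{2k}+1$ has exactly $2k$. Therefore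
\begin{equation}\label{eq:alt}
\Big\|\sum_{j=1}^k(x_{n_{2j}}-x_{n_{2j-1}})\Big\|=(2k)^{1/r}\|f\|+(2k)^{1/s}\|\pi f\| .
\end{equation}
The alternating sums grow like $k^{1/r}$ if $f\in A\setminus\{0\}$ and like $k^{1/s}$, which is faster, if $f\notin A$. The growth of alternating sums makes sense in any Banach space.

\begin{definition}\label{def:Q}
Let $X$ be a Banach space and $t>1$. Let $V_t(X)$ be the set of $x^{**}\in X^{**}$ for which there are a sequence $(x_n)$ in $X$ with $x_n\to x^{**}$ weak* and a constant $C$ such that
\begin{equation}\label{eq:rate}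
\Big\|\sum_{j=1}^k(x_{n_{2j}}-x_{n_{2j-1}})\Big\|\le Ck^{1/t}\qquad\text{for all $k$ and all }n_1<n_2<\dots<n_{2k}.
\end{equation}
Put $Q_t(X)=V_t(X)/X\subset R(X)$.
\end{definition}

For $t=1$ condition \eqref{eq:rate} would hold for every bounded sequence. For $t>1$ it asks for cancellation among the differences, and the more so the larger $t$ is: $V_t(X)\subset V_{t'}(X)$ for $t>t'$.

\begin{lemma}\label{lem:Qfunctor}
Let $t>1$.
\begin{itemize}
\item[(a)] $V_t(X)$ is a linear subspace of $X^{**}$ containing $X$.
\item[(b)] If $S:X\to Y$ is bounded, then $S^{**}V_t(X)\subset V_t(Y)$. If $S$ is an isomorphism, then $R(S)Q_t(X)=Q_t(Y)$. In particular $V_t(X)$ does not change under equivalent renorming.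
\item[(c)] $Q_t(X\oplus Y)=Q_t(X)\oplus Q_t(Y)$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) If $(x_n),C$ and $(x'_n),C'$ work for $x^{**}$ and $x'^{**}$, then $(\lambda x_n+x_n')$ and $|\lambda|C+C'$ work for $\lambda x^{**}+x'^{**}$. Constant sequences work for elements of $X$. (b) By (F1), $Sx_n\to S^{**}x^{**}$ weak*, and \eqref{eq:rate} holds for $(Sx_n)$ with the constant $\|S\|C$. For an isomorphism apply this to $S$ and $S^{-1}$. (c) Part (b) for the two coordinate projections gives $V_t(X\oplus Y)\subset V_t(X)\oplus V_t(Y)$; part (b) for the two inclusions, together with (a), gives the reverse inclusion.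
\end{proof}

To show that an element lies in $V_t(X)$ one sequence suffices, and \eqref{eq:alt} provides it. To show that it does not, we must exclude all approximating sequences. In a space with a basis this follows from a lower estimate for sums of blocks, because the differences in \eqref{eq:rate} are weakly null and \eqref{eq:rate} passes to subsequences.

\begin{lemma}\label{lem:lower}
Let $X$ have a Schauder basis and let $p\ge1$ be such that
\[
\Big\|\sum_ku_k\Big\|\ge\Big(\sum_k\|u_k\|^p\Big)^{1/p}
\]
for all finite separated sequences $(u_k)$. Then $Q_t(X)=0$ for all $t>p$.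
\end{lemma}

\begin{proof}
Let $x^{**}\in V_t(X)$, with $(x_n)$ and $C$ as in Definition~\ref{def:Q}. If $(x_n)$ is norm Cauchy, its norm limit is in $X$ and equals $x^{**}$. Otherwise there are $\delta>0$ and $n_1<n_2<\cdots$ such that $d_j=x_{n_{2j}}-x_{n_{2j-1}}$ satisfies $\|d_j\|\ge\delta$. For $\varphi\in X^*$ the numbers $\varphi(x_n)$ converge to $x^{**}(\varphi)$, so $d_j\to0$ weakly. Lemma~\ref{lem:hump} with $\eta_l=2^{-l}\delta/4$ gives $j_1<j_2<\cdots$ and $u_l$ supported in $[m_{l-1}+2,m_l]$ with $\|u_l-d_{j_l}\|\le2^{-l}\delta/4$. Then $\|u_l\|\ge3\delta/4$, the $u_l$ are separated, and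
\[
Ck^{1/t}\ge\Big\|\sum_{l\le k}d_{j_l}\Big\|\ge\Big\|\sum_{l\le k}u_l\Big\|-\frac\delta4\ge\frac{3\delta}4k^{1/p}-\frac\delta4 .
\]
The first inequality is \eqref{eq:rate} for the indices $n_{2j_1-1}<n_{2j_1}<n_{2j_2-1}<\cdots$. Since $1/t<1/p$, this fails for large $k$.
\end{proof}

The lemma is stated for separated rather than successive vectors because $J_s$ needs it in this form: $\operatorname{var}_s(e_1+\dots+e_k)=2^{1/s}$ for every $k$, so there is no lower estimate for successive vectors.

\begin{corollary}\label{cor:Js}
$Q_t(J_s)=0$ for $t>s$, and $Q_t(J_s)=R(J_s)\cong\mathbb K$ for $1<t\le s$.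
\end{corollary}

\begin{proof}
By Lemma~\ref{lem:trunc}(a), $x=\lim_nP_nx=\sum_nx_ne_n$ for $x\in J_s$, and the coefficients are unique because the coordinates are continuous. So $(e_n)$ is a Schauder basis. In the equivalent norm $\operatorname{var}_s$ the hypothesis of Lemma~\ref{lem:lower} holds with $p=s$ by Lemma~\ref{lem:var}(e). This gives the first claim. For $t\le s$, \eqref{eq:alt} with $f=1$ shows that $\theta(c_1)\in V_t(J_s)$, and the class of $\theta(c_1)$ spans $R(J_s)$.
\end{proof}

So the functors $Q_t$ read off the exponent of $J_s$. For a general pair the space $E(\mathbb F)$ need not come with a basis, so we do not apply Lemma~\ref{lem:lower} to it directly. Instead we use a functional on $F/A$ to map $E(\mathbb F)$ to $J_s$.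

\begin{proposition}\label{prop:decode}
Let $\mathbb F=(F,A)$ be a pair and $E=E(\mathbb F)$. Under the isomorphism $R(E)\cong F$ of Proposition~\ref{prop:bidual}(a), $Q_s(E)$ corresponds to $F$ and $Q_r(E)$ corresponds to $A$.
\end{proposition}

\begin{proof}
The right side of \eqref{eq:alt} is at most $Ck^{1/s}$ for every $f\in F$, and at most $Ck^{1/r}$ for $f\in A$. So $\theta(c_f)\in V_s(E)$ for all $f$, and $\theta(c_f)\in V_r(E)$ for $f\in A$. The class of $\theta(c_f)$ corresponds to $f$. Hence $Q_s(E)=R(E)$, and $Q_r(E)$ contains the subspace corresponding to $A$.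

Conversely, let $x\in\hat E$ with $\theta(x)\in V_r(E)$, put $f=\lim x$, and suppose that $f\notin A$. By the Hahn--Banach theorem there is $b^*\in B^*$ with $b^*(\pi f)\ne0$. For $x'\in\hat E$ let $Sx'=(b^*(\pi x'_n))_{n\ge1}$. Then $\operatorname{var}_s(Sx')\le\|b^*\|\operatorname{var}_s(\pi x')$, so $Sx'\in\hat E(\mathbb K,0)$, and $S$ restricts to a bounded operator $E\to J_s$ that commutes with the $P_n$. By (F1),
\[
S^{**}\theta(x)=w^*\text{-}\lim_nSP_nx=w^*\text{-}\lim_nP_nSx=\theta(Sx).
\]
Since $\lim Sx=b^*(\pi f)\ne0$, Proposition~\ref{prop:bidual}(a) for the pair $(\mathbb K,0)$ shows that $\theta(Sx)\notin J_s$. But $S^{**}\theta(x)\in V_r(J_s)$ by Lemma~\ref{lem:Qfunctor}(b), and $V_r(J_s)=J_s$ by Corollary~\ref{cor:Js}, because $r>s$. This is a contradiction.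
\end{proof}

\section{A Lindenstrauss-type space}\label{sec:N}

Since $E(\mathbb F)^{**}\cong E(\mathbb F)$, passing to the bidual changes nothing for the spaces constructed so far. We need a summand $N$ whose bidual is $N\oplus W^{**}$ for a prescribed $W$, and which does not disturb the decoding, that is, $Q_s(N)=Q_r(N)=0$. By Lemma~\ref{lem:lower}, a lower $q$-estimate with $q<s$ secures the second requirement. We use Lindenstrauss's construction, with exponent $q$.

\begin{proposition}\label{prop:N}
For every infinite-dimensional separable Banach space $W$ there is a separable Banach space $N$ with $N^{**}\cong N\oplus W^{**}$ and $Q_t(N)=0$ for all $t>q$.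
\end{proposition}

The space $N$ will have a basis $(e_i)$ and a quotient map $\sigma$ that sends $(e_i)$ to a dense sequence in the unit sphere of $W$. The plan is to show that $N$ is the dual of the closed span $Y$ of the coefficient functionals, and that $N^*=Y\oplus\sigma^*W^*$; dualizing the latter gives the result. The decomposition says that a functional on $N$ has a local part, in $Y$, and a part at infinity, which is read along vectors whose supports escape to infinity. The main point (Step 3) is that the part at infinity sees such vectors only through $\sigma$.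

\begin{proof}
Let $(w_i)$ be a dense sequence in the unit sphere $S_W$. As $\dim W=\infty$, the sphere has no isolated points, so a nonempty open subset of $S_W$ stays nonempty and open after finitely many points are removed. Therefore
\begin{equation}\label{eq:tails}
\text{every $w\in S_W$ is the limit of some $(w_{i_k})$ with $i_k\to\infty$.}
\end{equation}
For $a\in c_{00}$ let $\sigma(a)=\sum_ia_iw_i$. For a scalar sequence $a$ and an interval $I$ let $Ia$ be the sequence equal to $a$ on $I$ and to $0$ elsewhere. Let $N$ be the space of scalar sequences with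
\[
\|a\|=\sup\Big(\sum_j\|\sigma(I_ja)\|_W^{\,q}\Big)^{1/q}<\infty ,
\]
the supremum over all finite families of finite intervals $I_1<I_2<\cdots$. (If $W$ is replaced by $\mathbb K$ and every $w_i$ by $1$, this is the $q$-variation of the sequence of partial sums of $a$.) One-point intervals give $|a_i|\le\|a\|$, and the norm is lower semicontinuous under coordinatewise convergence, so $N$ is complete by the argument used for $\hat E$. If $J$ is a finite or infinite interval, then $I_j(Ja)=(I_j\cap J)a$, and the nonempty sets $I_j\cap J$ form an admissible family. So $\|Ja\|\le\|a\|$.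

\emph{Step 1: basis and lower estimate.} Let $u_1,\dots,u_K\in c_{00}$ be successive and $u=\sum_ku_k$. Intersecting the intervals of a family for $u_k$ with the hull of $\operatorname{supp}u_k$ does not change the sum, and on that hull $u=u_k$. The families so obtained for different $k$ combine to a single family for $u$, so $\|u\|^q\ge\sum_k\|u_k\|^q$.

Let $a\in N$. The numbers $\|a-P_na\|$ are nonincreasing, since $a-P_{n+1}a$ is a restriction of $a-P_na$ to an interval. If $\|a-P_na\|>\delta>0$ for all $n$, there are families of intervals in $(n,\infty)$ with sum greater than $\delta^q$ for every $n$; choosing such families one beyond the other and combining $k$ of them gives $\|a\|^q\ge k\delta^q$ for all $k$, which is absurd. So $P_na\to a$, and the unit vectors $(e_i)$ form a Schauder basis of $N$ with $\|e_i\|=1$ and $\|P_n\|\le1$. In particular $N$ is separable, and Lemma~\ref{lem:lower} with $p=q$ gives $Q_t(N)=0$ for $t>q$. Note also that a scalar sequence $a$ with $\sup_n\|P_na\|<\infty$ lies in $N$, because each family of intervals involves only finitely many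 coordinates.

\emph{Step 2: $N$ is a dual space.} Let $e_i^*$ be the coefficient functionals, let $Y$ be their closed linear span in $N^*$, and define $j:N\to Y^*$ by $j(a)(y)=y(a)$. Then $\|j(a)\|\le\|a\|$. For $\psi\in N^*$ with $\|\psi\|\le1$, the functional $\psi\circ P_n=\sum_{i\le n}\psi(e_i)e_i^*$ lies in the unit ball of $Y$ and $\psi(P_na)\to\psi(a)$. So $\|j(a)\|\ge\|a\|$. If $g\in Y^*$, put $a_i=g(e_i^*)$. Then $\psi(P_na)=\sum_{i\le n}\psi(e_i)a_i=g(\psi\circ P_n)$ for all $\psi\in N^*$, so $\|P_na\|\le\|g\|$ for all $n$. Hence $a\in N$, and $j(a)=g$ because the two agree on every $e_i^*$. Thus $j$ is an isometry of $N$ onto $Y^*$.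

A single interval containing the support gives $\|\sigma(a)\|\le\|a\|$ for $a\in c_{00}$, so $\sigma$ extends to $\sigma:N\to W$ with $\|\sigma\|\le1$. For $\chi\in W^*$ we have $\|\sigma^*\chi\|\ge\sup_i|\chi(w_i)|=\|\chi\|$, so $\sigma^*:W^*\to N^*$ is an isometric embedding.

\emph{Step 3: claim.} \emph{If $b_k\in c_{00}$, $\sup_k\|b_k\|\le M$, $\min\operatorname{supp}b_k\to\infty$ (with $\min\emptyset=\infty$) and $\sigma(b_k)\to0$, then $b_k\to0$ weakly.}

Otherwise, after passing to a subsequence and multiplying by scalars of modulus $1$, there are $\varphi\in N^*$ and $\delta>0$ such that $\varphi(b_k)\ge\delta$, the $b_k$ are successive, and $\|\sigma(b_k)\|\le2^{-k}$. Let $b=\sum_{k\le n}b_k$, let $H_k$ be the hull of $\operatorname{supp}b_k$, and let $I_1<I_2<\cdots$ be a family of intervals. Put $K_j=\{k\le n:H_k\subset I_j\}$; for $k\in K_j$ we have $I_jb_k=b_k$. An interval $H_k$ that meets $I_j$ without being contained in it contains an endpoint of $I_j$. The $H_k$ are disjoint, so $I_jb_k\ne0$ for at most two $k\notin K_j$. By the inequality $(\xi_1+\xi_2+\xi_3)^q\le3^{q-1}(\xi_1^q+\xi_2^q+\xi_3^q)$,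
\[
\|\sigma(I_jb)\|^q\le3^{q-1}\Big[\Big(\sum_{k\in K_j}2^{-k}\Big)^q+\sum_{k\le n,\ k\notin K_j}\|\sigma(I_jb_k)\|^q\Big].
\]
Sum over $j$. The sets $K_j$ are disjoint, so $\sum_j(\sum_{k\in K_j}2^{-k})^q\le(\sum_k2^{-k})^q\le1$. Also $\sum_k\sum_j\|\sigma(I_jb_k)\|^q\le\sum_k\|b_k\|^q\le nM^q$. Hence $\|b\|^q\le3^{q-1}(1+nM^q)$. On the other hand $\|\varphi\|\,\|b\|\ge\varphi(b)\ge n\delta$. Since $q>1$, this is a contradiction for large $n$.

\emph{Step 4: the part at infinity.} For $w\in W$, call a bounded sequence $(b_k)$ in $c_{00}$ \emph{admissible for $w$} if $\min\operatorname{supp}b_k\to\infty$ and $\sigma(b_k)\to w$. Such sequences exist: for $w=0$ take $b_k=0$, and for $w\ne0$ take the \emph{special} sequence $b_k=\|w\|e_{i_k}$ with $i_k\to\infty$ and $w_{i_k}\to w/\|w\|$, as \eqref{eq:tails} allows. Let $\varphi\in N^*$. If $(b_k)$ and $(b_k')$ are admissible for $w$, Step 3 applied to $b_k-b_k'$ gives $\varphi(b_k)-\varphi(b_k')\to0$. Subsequences of an admissible sequence are admissible, so the bounded scalar sequence $(\varphi(b_k))$ has only one cluster point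 and converges. Thus
\[
\psi_\varphi(w)=\lim_k\varphi(b_k)
\]
exists and does not depend on the admissible sequence. If $(b_k)$ and $(b'_k)$ are admissible for $w$ and $w'$, then $(\lambda b_k+b_k')$ is admissible for $\lambda w+w'$, so $\psi_\varphi$ is linear. The special sequences give $|\psi_\varphi(w)|\le\|\varphi\|\,\|w\|$. The map $\varphi\mapsto\psi_\varphi$ is linear, and for $\chi\in W^*$ we have $\psi_{\sigma^*\chi}(w)=\lim_k\chi(\sigma b_k)=\chi(w)$. Therefore $\varphi\mapsto\sigma^*\psi_\varphi$ is a bounded projection of $N^*$ onto $\sigma^*W^*$, and its kernel is $\{\varphi:\psi_\varphi=0\}$.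

\emph{Step 5: the kernel is $Y$.} Since $\min\operatorname{supp}b_k\to\infty$, we have $\psi_{e_i^*}=0$, so the kernel contains $Y$. Let $\psi_\varphi=0$ and suppose that $\varphi\notin Y$. As $\varphi\circ P_n\in Y$, we have $\|\varphi\circ(I-P_n)\|>\delta$ for all $n$, where $\delta$ is half the distance from $\varphi$ to $Y$. For each $n$ pick $a$ with $\|a\|\le1$ and $|\varphi((I-P_n)a)|>\delta$; for large $m$ the restriction of $a$ to $(n,m]$ has norm at most $1$ and the same lower bound. This yields successive $u_k\in c_{00}$ with $\|u_k\|\le1$ and $|\varphi(u_k)|\ge\delta$.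

The vectors $v_k=\sigma(u_k)$ need not tend to $0$, so we correct $u_k$ by a multiple of one basis vector on which $\varphi$ is small. If $v_k=0$, put $b_k=u_k$. If $v_k\ne0$, then along a special sequence for $v_k$ the images under $\sigma$ tend to $v_k$ and the values of $\varphi$ tend to $\psi_\varphi(v_k)=0$. So there is $i(k)>\max\operatorname{supp}u_k$ with
\[
\big\|\,\|v_k\|w_{i(k)}-v_k\big\|\le1/k,\qquad\|v_k\|\,|\varphi(e_{i(k)})|\le1/k ,
\]
and we put $b_k=u_k-\|v_k\|e_{i(k)}$. In all cases $\|b_k\|\le2$, $\min\operatorname{supp}b_k\to\infty$, $\|\sigma(b_k)\|\le1/k$ and $|\varphi(u_k)|\le|\varphi(b_k)|+1/k$. By Step 3, $\varphi(b_k)\to0$, hence $\varphi(u_k)\to0$, a contradiction.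

\emph{Conclusion.} By Steps 4 and 5, $N^*=Y\oplus\sigma^*W^*\cong Y\oplus W^*$. By Step 2, $N^{**}\cong Y^*\oplus W^{**}\cong N\oplus W^{**}$.
\end{proof}

\section{From pairs to biduals}\label{sec:transfer}

The three constructions combine to a dictionary between direct sums of pairs and even duals of one space.

\begin{theorem}\label{thm:transfer}
Let $\mathbb F=(F,A)$ and $\mathbb G=(G,D)$ be pairs with $G\ne0$ separable. Let $N$ be given by Proposition~\ref{prop:N} for $W=E(\mathbb G)$, and put $X=N\oplus E(\mathbb F)$. Then for all $m,n\ge0$: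
\begin{itemize}
\item[(1)] $X^{(2n)}\cong N\oplus E(\mathbb F\oplus\mathbb G^n)\cong X\oplus E(\mathbb G)^n$; in particular $X$ is isomorphic to a complemented subspace of $X^{(2n)}$;
\item[(2)] $X^{(2m)}\cong X^{(2n)}$ if and only if $\mathbb F\oplus\mathbb G^m\cong\mathbb F\oplus\mathbb G^n$ as pairs;
\item[(3)] if $\mathbb F\cong\mathbb F\oplus\mathbb G^n\oplus\mathbb H$ for some pair $\mathbb H$, then $X^{(2n)}$ is isomorphic to a complemented subspace of $X$.
\end{itemize}
\end{theorem}

\begin{proof}
The hypotheses on $G$ serve to make Proposition~\ref{prop:N} applicable: $W$ is separable by Lemma~\ref{lem:trunc}(a), and it is infinite-dimensional because it contains $ge_1,ge_2,\dots$ for $0\ne g\in G$. Write $\mathbb F_n=(F_n,A_n)=\mathbb F\oplus\mathbb G^n$ and $X_n=N\oplus E(\mathbb F_n)$.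

(1) By Propositions~\ref{prop:N} and~\ref{prop:bidual}(b), $N^{**}\cong N\oplus E(\mathbb G)^{**}\cong N\oplus E(\mathbb G)$ and $E(\mathbb F_n)^{**}\cong E(\mathbb F_n)$. With Lemma~\ref{lem:additive},
\[
X_n^{**}\cong N\oplus E(\mathbb G)\oplus E(\mathbb F_n)\cong N\oplus E(\mathbb F_{n+1})=X_{n+1}.
\]
As $X_0=X$, induction gives $X^{(2n)}\cong X_n$, and $X_n\cong N\oplus E(\mathbb F)\oplus E(\mathbb G)^n$ by Lemma~\ref{lem:additive}.

(2) If $\mathbb F_m\cong\mathbb F_n$, then $X_m\cong X_n$ by Lemma~\ref{lem:additive}, and (1) applies. Conversely, suppose that $X^{(2m)}\cong X^{(2n)}$; by (1) there is an isomorphism $U:X_m\to X_n$. Since $r,s>q$, we have $Q_s(N)=Q_r(N)=0$. By Lemma~\ref{lem:Qfunctor}(c) and Proposition~\ref{prop:decode}, inside $R(X_n)=R(N)\oplus R(E(\mathbb F_n))$ we have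
\[
Q_s(X_n)=0\oplus R(E(\mathbb F_n))\cong F_n ,
\]
an isomorphism of Banach spaces under which $Q_r(X_n)$ corresponds to $A_n$. The same holds with $m$ in place of $n$. By Lemma~\ref{lem:Qfunctor}(b), the isomorphism $R(U)$ maps $Q_s(X_m)$ onto $Q_s(X_n)$ and $Q_r(X_m)$ onto $Q_r(X_n)$. Its restriction to $Q_s(X_m)$ is therefore an isomorphism of pairs $(F_m,A_m)\to(F_n,A_n)$.

(3) By Lemma~\ref{lem:additive} and (1), $X\cong N\oplus E(\mathbb F_n)\oplus E(\mathbb H)\cong X^{(2n)}\oplus E(\mathbb H)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]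
Apply Theorem~\ref{thm:transfer} with $\mathbb F=(Z,A)$ and $\mathbb G=(\mathbb K,0)$. Explicitly, $X=N\oplus E(Z,A)$ with $N$ constructed from $W=J_s$. Both summands are separable, the second by Lemma~\ref{lem:trunc}(a).

By part (1), $X^{(2n)}\cong X\oplus J_s^n$, so $X$ is a summand of $X^{(2n)}$. Applying Lemma~\ref{lem:absorb} $n$ times gives $\mathbb F\cong\mathbb F\oplus\mathbb G^n\oplus(\mathbb K,\mathbb K)^n$, so $X^{(2n)}$ is a summand of $X$ by part (3). Hence $X^{(2m)}$ is a summand of $X$, which is a summand of $X^{(2n)}$, for all $m,n$. By part (2) and Proposition~\ref{prop:noniso}, $X^{(2m)}\not\cong X^{(2n)}$ for $m\ne n$.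

Finally, suppose that $X^{(m)}\cong X^{(m+d)}$ with $m\ge0$ and $d\ge1$. Taking duals $d$ times gives $X^{(m+d)}\cong X^{(m+2d)}$, so $X^{(m)}\cong X^{(m+2d)}$. If $m$ is even, these are two distinct even duals; if $m$ is odd, so are their duals $X^{(m+1)}\cong X^{(m+1+2d)}$. Either case contradicts the previous paragraph.
\end{proof}

\begin{remark}
The twisting of $Z$ cannot be dropped from this construction: for the split pair $\mathbb F=(\ell_2\oplus\ell_2,\ell_2\oplus0)$ we saw in Section~\ref{sec:KP} that $\mathbb F\cong\mathbb F\oplus(\mathbb K,0)$, and then Theorem~\ref{thm:transfer}(2) gives $X\cong X^{**}$.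
\end{remark}

\begin{remark}
The quotient $R$ alone does not distinguish $X$ from $X^{**}$; the subspaces $Q_t$ are needed. In the proof of Proposition~\ref{prop:N}, restriction to $Y$ maps $N^{**}$ onto $Y^*$ with kernel $Y^\perp$, and on $N$ it is the isomorphism $j$. So $N^{**}=N\oplus Y^\perp$ and $R(N)\cong Y^\perp\cong(N^*/Y)^*\cong W^{**}$. For the space of Theorem~\ref{thm:main} this gives $R(X)\cong J_s\oplus Z$ and $R(X^{**})\cong J_s\oplus Z\oplus\mathbb K$, and these are isomorphic because $J_s\cong J_s\oplus\mathbb K$ by Proposition~\ref{prop:bidual}(b).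
\end{remark}

\begin{thebibliography}{1}

\bibitem{MO}
\emph{Timeline for Does $X$ embed in $Y$, and $Y$ embed in $X$, always imply that $X$ isomorphic onto $Y$?},
\texttt{https://mathoverflow.net/posts/99778/timeline}

\end{thebibliography}
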